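\title{Broadcasting Is Impossible on the Two-Dimensional Regular Grid}

\begin{abstract}
A random bit is placed at the corner of a two-dimensional directed grid and is passed from layer to layer through independent binary symmetric channels with crossover probability $\delta\in(0,\frac12)$. Every vertex with two parents combines its noisy inputs by one fixed Boolean function $f$. We prove that for every $\delta$ and each of the sixteen functions $f$ the information that layer $k$ carries about the source vanishes as $k\to\infty$, with explicit rates. The decay is of exponential order for the fourteen functions other than XOR and XNOR. The main cases are $f(a,b)=a\wedge\neg b$ and NAND. For these we construct finite-range potentials that contract under a monotone coupling; each is a perturbation of an exact invariant of the noiseless automaton.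
\end{abstract}

\section{The problem and the result}\label{sec:intro}

\subsection*{The model}
The grid has a source vertex in layer $0$ and $k+1$ vertices $(k,0),\dots,(k,k)$ in layer $k\ge1$. For $1\le j\le k-1$ the \emph{interior} vertex $(k,j)$ has the two parents $(k-1,j-1)$ and $(k-1,j)$. The \emph{boundary} vertices $(k,0)$ and $(k,k)$ have the single parents $(k-1,0)$ and $(k-1,k-1)$, where $(0,0)$ is the source (Figure~\ref{fig:grid}).

Fix $\delta\in(0,\frac12)$ and a function $f:\{0,1\}^2\to\{0,1\}$. The source holds a uniform random bit $X$. Each edge is a binary symmetric channel: it delivers the bit of its tail, flipped with probability $\delta$, independently of everything else. A boundary vertex outputs the bit it receives. The interior vertex $(k,j)$ outputs $f(a,b)$, where $a$ is received from $(k-1,j-1)$ and $b$ from $(k-1,j)$. Let $X_{k,j}$ be the bit at $(k,j)$ and let $X_k=(X_{k,0},\dots,X_{k,k})$.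

An observer sees $X_k$ and guesses $X$. Let
\[
\mathrm{TV}_k=\max_{A}\big|\mathbb P(X_k\in A\mid X=0)-\mathbb P(X_k\in A\mid X=1)\big|
\]
be the total variation distance between the two conditional laws of $X_k$. We use three textbook facts. The maximum likelihood decoder errs with probability $\frac12(1-\mathrm{TV}_k)$. Applying the same function or the same Markov kernel to two laws does not increase their distance; in particular $\mathrm{TV}_k$ is nonincreasing in $k$. And if $U,V$ are defined on one probability space, the distance between their laws is at most $\mathbb P(U\ne V)$. Recovery of $X$ is called \emph{impossible} if the error probability tends to $\frac12$, that is, if $\mathrm{TV}_k\to0$. The conjecture posed in \cite{grid} is that recovery is impossible for every $\delta\in(0,\frac12)$ and every $f$. This is known for AND and for XOR. We prove the conjecture; the proof does not use the two known cases and includes short proofs of them with rates.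

Throughout,
\[
\theta=1-2\delta\in(0,1),\qquad \rho=1-\delta=\tfrac{1+\theta}2,\qquad d=\delta\rho=\tfrac{1-\theta^2}4 .
\]

\subsection*{What to expect}
Along a single path of length $k$ the bit survives with strength $\theta^k$. There are $2^k$ paths from the source to layer $k$, and we shall see in Section~\ref{sec:coupling} that $\theta^k\le \mathrm{TV}_k\le(2\theta)^k$ for every $f$. This settles $\delta>\frac14$. At the other end, $\mathrm{TV}_k=1$ when $\delta=0$, because the boundary copies $X$. The question is about small positive noise.

Layers grow, so there is room for redundancy. On the other hand, redundancy corrects errors through voting, and two inputs cannot vote. Sort the sixteen functions by the number of inputs on which they equal $1$. Two are constant. Of the six balanced functions, four ignore an input, and two (XOR, XNOR) change their output whenever one input is flipped. The remaining eight take one value on three of the four inputs, so they lean to one side. This suggests that the conjecture is true, and for AND the suggestion is close to a proof: a $0$ is passed on to all descendants until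 noise removes it. For NAND it is not. A $0$ forces its children to be $1$, but a single $1$ forces nothing. Without noise and away from the boundary, a row of zeros and a row of ones alternate, and the parity of the times at which the row is zero is one bit of memory that is stored in the whole row. One has to show that arbitrarily small noise erases it.

\subsection*{The theorem}
For the eight unbalanced nonconstant functions and $m\ge0$ put
\begin{equation}\label{eq:pm}
p_m=\begin{cases}
(1-\delta)^{2m}, & f\in\{\mathrm{AND},\mathrm{OR}\},\\[3pt]
\dfrac{1+\theta^2}{4d}\,(m+1)\Big(1-\dfrac\delta2\Big)^m, & f\in\{a\wedge\neg b,\ \neg a\wedge b,\ a\vee\neg b,\ \neg a\vee b\},\\[9pt]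
\dfrac{13}{5\delta^2\theta^2}\,(m+1)\Big(1-\dfrac{3\delta^2\theta^2}{13}\Big)^m, & f\in\{\mathrm{NAND},\mathrm{NOR}\}.
\end{cases}
\end{equation}

\begin{theorem}\label{thm:main}
Let $\delta\in(0,\frac12)$ and $k\ge1$.
\begin{itemize}
\item[(i)] If $f$ is constant or $f\in\{a,\neg a,b,\neg b\}$, then $\mathrm{TV}_k\le(k+1)\theta^k$.
\item[(ii)] If $f$ is one of the eight functions in \eqref{eq:pm}, then
\[
\mathrm{TV}_k\le\sum_{j=0}^k\min\Big\{\binom kj\theta^k,\ p_{\min(j,k-j)}\Big\}.
\]
Consequently $\mathrm{TV}_k\le Ce^{-ck}$ with $C,c>0$ depending only on $\delta$ and $f$.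
\item[(iii)] If $f\in\{\mathrm{XOR},\mathrm{XNOR}\}$, then $\mathrm{TV}_k\le(1-4\delta^2)^{\lfloor\log_2k\rfloor+1}$.
\item[(iv)] For every $f$, $\mathrm{TV}_k\ge\theta^k$.
\end{itemize}
In particular $\mathrm{TV}_k\to0$ for every $\delta\in(0,\frac12)$ and every $f$: recovery of $X$ is impossible.
\end{theorem}

In cases (i) and (ii) the decay is thus exactly of exponential order. In case (iii) we obtain $\theta^k\le\mathrm{TV}_k\le k^{\log_2(1-4\delta^2)}$, and we make no claim about the exact rate.

Section~\ref{sec:coupling} couples the systems with $X=0$ and $X=1$ and proves (i) and (iv). Near the boundary few paths reach a vertex, and counting them suffices. Far from the boundary a vertex sees a long stretch of a noisy cellular automaton on $\mathbb Z$, and Section~\ref{sec:line} reduces (ii) to the statement that this automaton forgets its initial state. That statement is proved for AND in Section~\ref{sec:line}, and for $a\wedge\neg b$ and NAND in Sections~\ref{sec:andnot} and~\ref{sec:nand} by the method of Section~\ref{sec:potential}. Part (iii) is algebraic and is proved in Section~\ref{sec:xor}.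

\section{Keep-or-erase coupling and path counting}\label{sec:coupling}

Give each edge an independent label: \emph{keep} with probability $\theta$, \emph{erase to $0$} with probability $\delta$, \emph{erase to $1$} with probability $\delta$. A kept edge delivers the bit of its tail, and an erased edge delivers the value in its label. The delivered bit differs from the tail bit exactly when the edge is erased to the opposite value, which has probability $\delta$. So the labels realize the channels. Their advantage is that an erased edge delivers a value that does not depend on the tail.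

Run the system twice with the same labels, once with $X=0$ and once with $X=1$. Let $D(k,j)$ be the event that the two copies differ at $(k,j)$. By the coupling inequality and a union bound,
\begin{equation}\label{eq:union}
\mathrm{TV}_k\le\sum_{j=0}^k\mathbb P(D(k,j)).
\end{equation}

\begin{lemma}\label{lem:paths}
For every $f$, $\ \mathbb P(D(k,j))\le\binom kj\theta^k$.
\end{lemma}

\begin{proof}
If the copies differ at a vertex, they receive different bits on some in-edge. That edge is kept, and the copies differ at its tail. Repeating this, $D(k,j)$ produces a directed path of $k$ kept edges from the source to $(k,j)$. There are $\binom kj$ directed paths, and each is entirely kept with probability $\theta^k$.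
\end{proof}

Summing over $j$ gives the bound $(2\theta)^k$ of the introduction.

\begin{proof}[Proof of Theorem~\ref{thm:main}\,(i) and (iv)]
Suppose $f$ depends on at most one argument. Then the output of each vertex depends on at most one in-edge, so in the proof of Lemma~\ref{lem:paths} the path is prescribed in advance. Hence $\mathbb P(D(k,j))\le\theta^k$, and \eqref{eq:union} gives (i).

For (iv), consider the single bit $X_{k,0}$. If the $k$ edges of the boundary path into $(k,0)$ are all kept, then $X_{k,0}=X$; otherwise $X_{k,0}$ is the same in both copies. So $\mathbb P(X_{k,0}=1\mid X=1)-\mathbb P(X_{k,0}=1\mid X=0)=\theta^k$.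
\end{proof}

\section{Reduction to an automaton on the line}\label{sec:line}

Lemma~\ref{lem:paths} is good when $j$ or $k-j$ is a small fraction of $k$ and useless in the middle of the layer when $\delta$ is small. For the middle we forget the source and ask for more: whatever the two copies were $m$ layers ago, they should now agree at $(k,j)$.

The \emph{line process} is the Markov chain $\eta_0,\eta_1,\dots$ on $\{0,1\}^{\mathbb Z}$ with $\eta_{n+1}(j)=f(a,b)$, where $a$ and $b$ are received from $\eta_n(j-1)$ and $\eta_n(j)$ through edges with independent labels as above. We write $\eta_{n+1}=T_{n+1}\eta_n$, where the random map $T_{n+1}$ is determined by the labels of step $n+1$. The bit $\eta_n(j)$ depends on $\eta_0$ only through the $n+1$ sites $j-n,\dots,j$.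

\begin{proposition}\label{prop:forget}
Let $f$ be one of the eight functions in \eqref{eq:pm}. Let $\eta_n,\zeta_n$ be two copies of the line process with common labels and arbitrary initial configurations $\eta_0,\zeta_0$. Then $\mathbb P(\eta_n(j)\ne\zeta_n(j))\le p_n$ for all $j\in\mathbb Z$ and $n\ge0$.
\end{proposition}

Thus these eight automata forget their initial state exponentially fast, for every $\delta\in(0,\frac12)$.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.62]
\fill[gray!25] (-0.5,-7) -- (-2,-4) -- (1,-4) -- cycle;
\foreach \y in {0,...,6} \foreach \x in {0,...,\y} {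
  \draw[gray] ({\x-\y/2},{-\y}) -- ({\x-\y/2-0.5},{-\y-1});
  \draw[gray] ({\x-\y/2},{-\y}) -- ({\x-\y/2+0.5},{-\y-1});}
\foreach \y in {0,...,7} \foreach \x in {0,...,\y} \fill ({\x-\y/2},{-\y}) circle (2pt);
\node[above] at (0,0) {$X$};
\node[below] at (-0.5,-7) {$(7,3)$};
\node[left] at (-2,-4) {$(4,0)$};
\end{tikzpicture}
\caption{Layers $0$ to $7$ of the grid; edges point downward. The shaded triangle contains the ancestors of $(7,3)$ in layers $4$ to $7$. All its vertices below layer $4$ have two parents, so inside the triangle the grid evolves as an automaton on $\mathbb Z$.}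
\label{fig:grid}
\end{figure}

\begin{proof}[Proof of Theorem~\ref{thm:main}\,(ii) from Proposition~\ref{prop:forget}]
By \eqref{eq:union} and Lemma~\ref{lem:paths} it suffices to show $\mathbb P(D(k,j))\le p_m$ with $m=\min(j,k-j)$. For $m=0$ this holds because $p_0\ge1$ in all three cases of \eqref{eq:pm} (in the second, $4d=1-\theta^2$). Let $m\ge1$. The ancestors of $(k,j)$ in layer $k-i$, $0\le i<m$, are among the vertices $(k-i,j')$ with $j-i\le j'\le j$. These are interior, since $j'\ge j-m+1\ge1$ and $j'\le j\le k-m\le k-i-1$. So the bit at $(k,j)$ is obtained from the bits at $(k-m,j-m),\dots,(k-m,j)$ by $m$ steps of the line process, using the labels of the edges in this triangle (Figure~\ref{fig:grid}). Both copies of layer $k-m$ are functions of labels of earlier edges, hence independent of the labels in the triangle. Condition on them and apply Proposition~\ref{prop:forget}.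

For the exponential bound let $h(t)=-t\ln t-(1-t)\ln(1-t)$. It is continuous, symmetric about $\frac12$, increasing on $[0,\frac12]$, and $h(0)=0$. The binomial probability $\binom kjt^j(1-t)^{k-j}$ is at most $1$; at $t=j/k$ this reads $\binom kj\le e^{kh(j/k)}$. Choose $\tau\in(0,\frac12)$ with $e^{h(\tau)}\theta<1$, and note that $p_m\le p_0(m+1)\lambda^m$ with some $\lambda<1$. Use the first bound in the minimum when $\min(j,k-j)\le\tau k$ and the second otherwise:
\[
\mathrm{TV}_k\le(k+1)\big(e^{h(\tau)}\theta\big)^k+p_0(k+1)^2\lambda^{\tau k}. \qedhere
\]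
\end{proof}

\subsection*{Symmetries}
Complementing all bits turns the process with function $f$ into the process with $\bar f(a,b)=\neg f(\neg a,\neg b)$; it exchanges the two erasure labels, which have the same probability. It exchanges AND with OR, NAND with NOR, XOR with XNOR, and $a\wedge\neg b$ with $a\vee\neg b$. It applies to the line and to the grid, where it preserves the boundary rule and $\mathrm{TV}_k$. The reflection $\xi_n(j)=\eta_n(n-j)$ turns $f(a,b)$ into $f(b,a)$, because the parents $n-j$ and $n+1-j$ of site $n+1-j$ become $j$ and $j-1$. It exchanges $a\wedge\neg b$ with $\neg a\wedge b$ and $a\vee\neg b$ with $\neg a\vee b$. So Proposition~\ref{prop:forget} needs a proof only for AND, $a\wedge\neg b$ and NAND, and part (iii) of the theorem only for XOR.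

\begin{proof}[Proof of Proposition~\ref{prop:forget} for AND]
Let $n\ge1$, and let $K$ be the set of space-time points $(t,i)$ with $1\le t\le n$ that are joined to $(n,j)$ by a directed path of kept edges; $(n,j)\in K$. Suppose the copies differ at $(n,j)$. As in Lemma~\ref{lem:paths}, a kept path leads from time $0$ to $(n,j)$, so $|K|\ge n$. Moreover no point of $K$ has an in-edge erased to $0$: such a point outputs $0$ in both copies, and under AND a $0$ travels along the kept path and makes the bit at $(n,j)$ equal to $0$ in both copies.

List $K$ as follows. Put $v_1=(n,j)$. Given $v_1,\dots,v_i$, let $v_{i+1}$ be the first point, in a fixed order, that has time $t\ge1$, is not yet listed, and is the tail of a kept in-edge of a listed point. Then $v_{i+1}$ is determined by the labels of the in-edges of $v_1,\dots,v_i$, and its own two in-edges are not among these. So, given the labels seen so far, neither of them is erased to $0$ with probability $(1-\delta)^2$. The event that $v_1,\dots,v_n$ exist and have no in-edge erased to $0$ has probability at most $(1-\delta)^{2n}$.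
\end{proof}

\section{Order reversal and potentials}\label{sec:potential}

In this section $f$ is NAND or $a\wedge\neg b$. Neither value propagates along kept paths, so the argument for AND is not available. Two difficulties have to be met: the initial configurations are arbitrary, and a discrepancy between two copies can multiply.

\subsection*{Order}
The first difficulty is removed by monotonicity. Put $\varepsilon_j=1$ for NAND and $\varepsilon_j=(-1)^j$ for $a\wedge\neg b$. Write $\eta\le_\varepsilon\zeta$ if $\varepsilon_j(\zeta(j)-\eta(j))\ge0$ for all $j$.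

\begin{lemma}\label{lem:order}
For every choice of labels, $\eta\le_\varepsilon\zeta$ implies $T\zeta\le_\varepsilon T\eta$.
\end{lemma}

\begin{proof}
An edge acts on its tail bit as the identity or as a constant, so it preserves weak inequalities. NAND is decreasing in both inputs. For $a\wedge\neg b$, pass from $\eta$ to $\zeta$ and watch the output at $j$. The input $a$ moves weakly in direction $\varepsilon_{j-1}=-\varepsilon_j$, and $f$ is increasing in $a$. The input $b$ moves weakly in direction $\varepsilon_j$, and $f$ is decreasing in $b$. Both changes move the output weakly in direction $-\varepsilon_j$.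
\end{proof}

\subsection*{Why counting discrepancies fails}
For a configuration $\eta$ let
\[
r_j=r_j(\eta)=\delta+\theta\,\eta(j)\in\{\delta,\rho\}
\]
be the probability that a bit received from site $j$ equals $1$. Suppose two configurations differ only at $x$. Under NAND the child at $x$ differs if and only if the edge from $x$ is kept and the bit received from $x-1$ is $1$, and the child at $x+1$ behaves in the same way with $x+1$ in place of $x-1$. The expected number of discrepancies after one step is $\theta(r_{x-1}+r_{x+1})$. For $a\wedge\neg b$ it is $\theta(r_{x-1}+1-r_{x+1})$. In both cases the maximum is $2\rho\theta=\theta+\theta^2$, which exceeds $1$ for small $\delta$.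

A discrepancy that doubles, however, may leave its children in poor surroundings. Under noiseless NAND the pair $\cdots111\cdots$, $\cdots101\cdots$ maps to $\cdots0000\cdots$, $\cdots0110\cdots$, and this maps back to a translate of the first pair: one discrepancy becomes two, and two become one. So a discrepancy should be counted with a weight that depends on its neighbors. Such weights arise as partial derivatives of a local polynomial in the $r_j$.

\subsection*{Potentials}
For a finite set $S\subset\mathbb Z$ let $r_S=\prod_{s\in S}r_s$. A \emph{potential} is a formal sum $F=\sum_Sc_Sr_S$ over finite nonempty sets $S$, with real coefficients that vanish when the diameter of $S$ exceeds some bound. Potentials are added coefficientwise. The sum itself may diverge, but if $\eta,\zeta$ differ at finitely many sites, then $F(\eta)-F(\zeta):=\sum_Sc_S(r_S(\eta)-r_S(\zeta))$ has finitely many nonzero terms. Let $\partial_xF=\sum_{S\ni x}c_Sr_{S\setminus\{x\}}$, a finite sum that does not involve $r_x$. If $\eta,\zeta$ differ only at $x$, then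
\begin{equation}\label{eq:onesite}
F(\eta)-F(\zeta)=(r_x(\eta)-r_x(\zeta))\,\partial_xF,\qquad r_x(\eta)-r_x(\zeta)=\pm\theta .
\end{equation}

Next we define the action of one step on potentials. Given $\eta$, the bits of $T\eta$ at distinct sites use disjoint edges and are independent, so $\mathbb E\,r_S(T\eta)=\prod_{s\in S}\mathbb E\,r_s(T\eta)$, and each factor is a polynomial in $r_{s-1}(\eta),r_s(\eta)$. Squares appear when $S$ contains adjacent sites. Since $(r_j-\delta)(r_j-\rho)=0$ and $\delta+\rho=1$, we have
\begin{equation}\label{eq:square}
r_j^2=r_j-d,\qquad r_j(1-r_j)=d .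
\end{equation}
Reduce the product to multilinear form by \eqref{eq:square}, drop the constant term, and call the result $Pr_S$. It involves only sites in $S\cup(S-1)$. Put $PF=\sum_Sc_S\,Pr_S$; each monomial receives finitely many contributions, so $PF$ is a potential.

If $\eta,\zeta$ differ on a finite set $\Delta$ and are updated with common labels, then
\begin{equation}\label{eq:P}
\mathbb E\big[F(T\eta)-F(T\zeta)\big]=PF(\eta)-PF(\zeta).
\end{equation}
Indeed $T\eta$ and $T\zeta$ agree outside $\Delta'=\Delta\cup(\Delta+1)$. For the finitely many $S$ with $c_S\ne0$ that meet $\Delta'$, take expectations term by term; the dropped constants cancel. If $S$ misses $\Delta'$, then $S\cup(S-1)$ misses $\Delta$, and $S$ contributes $0$ to both sides.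

\begin{lemma}\label{lem:contract}
Let $F$ be a potential and $G=F+PF$. Suppose that $c_1>0$, $0<c_3\le c_2$ and, for all sites $x$ and all configurations,
\[
c_1\le\varepsilon_x\partial_xF\le c_2,\qquad \varepsilon_x\partial_xG\ge c_3 .
\]
Then two copies $\eta_n,\zeta_n$ with common labels and arbitrary initial configurations satisfy
\[
\mathbb P(\eta_n(j)\ne\zeta_n(j))\le\frac{c_2}{c_1}(n+1)\Big(1-\frac{c_3}{c_2}\Big)^n .
\]
\end{lemma}

\begin{proof}
Fix $n$ and $j$. We may set $\eta_0$ and $\zeta_0$ equal to $0$ outside $I=\{j-n,\dots,j\}$. Let $w_0$ and $u_0$ be the $\le_\varepsilon$-smallest and $\le_\varepsilon$-largest configurations that vanish outside $I$; they differ exactly on $I$. Define $w_{t+1}=T_{t+1}u_t$ and $u_{t+1}=T_{t+1}w_t$. By Lemma~\ref{lem:order} and induction, $w_t\le_\varepsilon\eta_t,\zeta_t\le_\varepsilon u_t$. So if $\eta_n(j)\ne\zeta_n(j)$ then $w_n(j)\ne u_n(j)$, and it suffices to bound $\mathbb EN_n$, where $N_t$ is the number of sites at which $w_t$ and $u_t$ differ, $N_0=n+1$.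

Let $\Phi_t=F(u_t)-F(w_t)$. Change $w_t$ into $u_t$ one site at a time. At a differing site $x$ the value $r_x$ changes by $\varepsilon_x\theta$, so by \eqref{eq:onesite}
\[
c_1\theta N_t\le\Phi_t\le c_2\theta N_t,\qquad G(u_t)-G(w_t)\ge c_3\theta N_t\ge\frac{c_3}{c_2}\Phi_t .
\]
Because the roles of $u$ and $w$ are exchanged at each step, \eqref{eq:P} gives $\mathbb E[\Phi_{t+1}\mid u_t,w_t]=PF(w_t)-PF(u_t)$. Hence
\[
\Phi_t-\mathbb E[\Phi_{t+1}\mid u_t,w_t]=G(u_t)-G(w_t)\ge\frac{c_3}{c_2}\Phi_t .
\]
Therefore $c_1\theta\,\mathbb EN_n\le\mathbb E\Phi_n\le(1-c_3/c_2)^n\Phi_0\le(1-c_3/c_2)^nc_2\theta(n+1)$.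
\end{proof}

The proof shows that $\Phi_t$ is a nonnegative supermartingale that contracts in mean by the factor $1-c_3/c_2$ at each step. The sum $F+PF$ appears in place of the usual $F-PF$ because $T$ reverses the order, and the order is what gives every differing site a contribution of known sign. The task is now algebraic: find $F$. Without noise the example above shows that discrepancies can persist, so the best one can have at $\delta=0$ is $G=0$. We therefore look for a solution of $F+PF=0$ at $\delta=0$ and perturb it.

\section{The function $a\wedge\neg b$}\label{sec:andnot}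

This is the smallest case in which the method is visible. Here $\varepsilon_j=(-1)^j$ and
\[
\mathbb E\,r_j(T\eta)=\delta+\theta z_j,\qquad z_j=r_{j-1}(1-r_j).
\]
The potential that counts discrepancies is $L=\sum_j(-1)^jr_j$. Shifting the index by one changes the sign, so
\[
PL=\theta\sum_j(-1)^jz_j=-\theta\sum_j(-1)^j(r_j-r_jr_{j+1}).
\]
In $L+PL$ the linear part $(1-\theta)L$ is favorable but small, and the quadratic part $\theta M$, where $M=\sum_j(-1)^jr_jr_{j+1}$, is of order one and has derivatives of both signs. We cancel it by subtracting $\theta M$ from $L$, and must then compute $PM$. By \eqref{eq:square},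
\[
z_jz_{j+1}=r_{j-1}(1-r_j)r_j(1-r_{j+1})=d\,r_{j-1}(1-r_{j+1}).
\]
The small factor $d$ expresses that without noise two adjacent outputs are never both $1$. In $(\delta+\theta z_j)(\delta+\theta z_{j+1})$ the cross terms sum to $\delta\theta\sum_j(-1)^j(z_j+z_{j+1})=0$, since each $z_j$ occurs once with each sign. So
\[
PM=\theta^2d\sum_j(-1)^jr_{j-1}(1-r_{j+1})=-\theta^2d\sum_j(-1)^j(r_j-r_jr_{j+2}).
\]
For $F=L-\theta M$ we obtain
\[
G=F+PF=\sum_j(-1)^j\big[(1-\theta+\theta^3d)\,r_j-\theta^3d\,r_jr_{j+2}\big],
\]
which vanishes at $\delta=0$, where $\theta=1$ and $d=0$.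

\begin{proof}[Proof of Proposition~\ref{prop:forget} for $a\wedge\neg b$]
The terms $j=x$ and $j=x-1$ of $F$ give
\[
(-1)^x\partial_xF=1-\theta(r_{x+1}-r_{x-1})\in[1-\theta^2,1+\theta^2],
\]
because $r_{x+1}-r_{x-1}\in\{0,\pm\theta\}$. The terms $j=x$ and $j=x-2$ of $G$ have the same sign $(-1)^x$, so
\[
(-1)^x\partial_xG=1-\theta+\theta^3d\,(1-r_{x-2}-r_{x+2})\ge2\delta-\theta^4d\ge\delta,
\]
where we used $1-2\rho=-\theta$ and $d\le\delta$. Lemma~\ref{lem:contract} applies with $c_1=1-\theta^2=4d$, $c_2=1+\theta^2$, $c_3=\delta$, and $c_3/c_2\ge\delta/2$.
\end{proof}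

\section{The function NAND}\label{sec:nand}

Now $\varepsilon_j=1$, and we need $\partial_xF$ and $\partial_xG$ positive. No alternating sign removes cross terms, so the potential is longer. For a $0/1$ string $\sigma=\sigma_0\cdots\sigma_l$ let
\[
A_\sigma=\sum_{i\in\mathbb Z}\ \prod_{s:\,\sigma_s=1}r_{i+s},\qquad B=A_{1101}+A_{1011}.
\]
The derivative $\partial_xA_\sigma$ is a sum of as many monomials as $\sigma$ has ones, each with value in $(0,1]$, and $\partial_xA_1=1$. So it is enough to make the coefficients of $G$ nonnegative, up to terms that the coefficient of $A_1$ dominates.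

\subsection*{One-step images}
We have $\mathbb E\,r_i(T\eta)=\delta+\theta(1-r_{i-1}r_i)=\rho-\theta y_i$ with $y_i=r_{i-1}r_i$. Adjacent $y$'s share a variable, whose square is replaced by $r-d$. Summing over translates,
\begin{align*}
\textstyle\sum y_i&=A_{11},\qquad \textstyle\sum y_iy_{i+2}=A_{1111},\qquad \sum y_iy_{i+3}=A_{11011},\\
\textstyle\sum y_iy_{i+1}&=\textstyle\sum r_{i-1}(r_i-d)r_{i+1}=A_{111}-dA_{101}=:U,\\
\textstyle\sum y_iy_{i+1}y_{i+2}&=\textstyle\sum r_{i-1}(r_i-d)(r_{i+1}-d)r_{i+2}=A_{1111}-dB+d^2A_{1001}=:V,\\
\textstyle\sum y_iy_{i+1}y_{i+3}&=A_{11111}-dA_{10111},\qquad \textstyle\sum y_iy_{i+2}y_{i+3}=A_{11111}-dA_{11101},\\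
\textstyle\sum y_iy_{i+1}y_{i+2}y_{i+3}&=A_{11111}-d(A_{10111}+A_{11011}+A_{11101})\\
&\qquad+d^2(A_{11001}+A_{10101}+A_{10011})-d^3A_{10001}=:Y .
\end{align*}
Let $Z=2A_{11111}-d(A_{10111}+A_{11101})$ be the sum of the two expressions in the fourth line. To expand $\prod(\rho-\theta y_i)$ over the ones of $\sigma$, sort the pairs of ones by their distance ($1$ gives $U$, $2$ gives $A_{1111}$, $3$ gives $A_{11011}$) and the triples by shape. For $111$ the distances are $1,1,2$; for each of $1101$ and $1011$ they are $1,2,3$; for $1111$ they are $1,1,1,2,2,3$, and its triples are $111$ twice, $1101$ and $1011$. Hence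
\begin{align}
PA_1&=-\theta A_{11},\qquad PA_{11}=-2\rho\theta A_{11}+\theta^2U,\qquad PA_{101}=-2\rho\theta A_{11}+\theta^2A_{1111},\notag\\
PA_{111}&=-3\rho^2\theta A_{11}+\rho\theta^2(2U+A_{1111})-\theta^3V,\notag\\
PB&=-6\rho^2\theta A_{11}+2\rho\theta^2(U+A_{1111}+A_{11011})-\theta^3Z,\label{eq:images}\\
PA_{1111}&=-4\rho^3\theta A_{11}+\rho^2\theta^2(3U+2A_{1111}+A_{11011})-\rho\theta^3(2V+Z)+\theta^4Y.\notag
\end{align}

\subsection*{The noiseless invariant and its first-order defect}
At $\delta=0$ we have $\theta=\rho=1$, $d=0$, and \eqref{eq:images} gives $A_{11}+PA_{11}=-A_{11}+A_{111}$ and $A_{111}+PA_{111}=-3A_{11}+3A_{111}$. So $F_0=3A_{11}-A_{111}$ satisfies $F_0+PF_0=0$. In the example of Section~\ref{sec:potential} both pairs have $F_0$-difference $3$: it is $3\cdot2-3$ for the first pair and $3\cdot1-0$ for the second.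

For $\delta>0$ take $F_1=(\theta^{-2}+2\rho)A_{11}-A_{111}$, where the first coefficient is chosen so that $U$ has coefficient $1$ in $PF_1$. Since $\rho-\theta=\delta$,
\[
F_1+PF_1=g\,A_{11}-dA_{101}-\theta^2\delta A_{1111}-\theta^3dB+\theta^3d^2A_{1001},
\]
where, by $2\rho\theta=\theta+\theta^2$ and $\rho^2=\frac14(1+2\theta+\theta^2)$,
\begin{equation}\label{eq:g}
g=\frac{1-2\rho\theta}{\theta^2}+2\rho-\rho^2\theta=\theta^{-2}-\theta^{-1}+\tfrac34\theta-\tfrac12\theta^2-\tfrac14\theta^3 .
\end{equation}
The right side vanishes at $\theta=1$ and has derivative $-2$ there, so $g=4\delta+O(\delta^2)$ and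
\[
F_1+PF_1=\delta\,(4A_{11}-A_{101}-A_{1111}-B)+O(\delta^2).
\]
This fails: if the sites $x\pm1$ carry $0$ and the sites $x\pm2$ carry $1$, the derivative at $x$ is at most $-2\delta+O(\delta^2)$. The negative terms must be canceled by corrections of order $\delta$.

A multiple of $A_{101}$ repairs both $A_{101}$ and $A_{1111}$. A multiple of $B$ repairs $B$ but creates the longer negative term $-2\theta^3A_{11111}$. The coefficient of $A_{11111}$ in $PA_{1111}$ is $\theta^4-2\rho\theta^3=-\theta^3$, so for $W=B-2A_{1111}$ this term cancels for every $\delta$. From \eqref{eq:images},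
\begin{align}
PW={}&2\rho^2\theta(4\rho-3)A_{11}-2\rho\theta^2(3\rho-1)U+2\rho\theta^3A_{1111}-4\rho\theta^3dB+4\rho\theta^3d^2A_{1001}\notag\\
&+2\theta^2d(1+\theta^2)A_{11011}+\theta^4d(A_{10111}+A_{11101})\label{eq:PW}\\
&-2\theta^4d^2(A_{11001}+A_{10101}+A_{10011})+2\theta^4d^3A_{10001}.\notag
\end{align}
Three coefficients were simplified. That of $A_{1111}$ is $2\rho\theta^2-4\rho^2\theta^2+4\rho\theta^3=2\rho\theta^2(1-2\rho+2\theta)=2\rho\theta^3$. That of $A_{11011}$ is $2\theta^2(\rho-\rho^2)+2\theta^4d$, with $\rho-\rho^2=d$. That of $A_{10111}$ and of $A_{11101}$ is $\theta^3d(1-2\rho+2\theta)=\theta^4d$.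

At $\delta=0$,
\[
A_{101}+PA_{101}=A_{101}-2A_{11}+A_{1111},\qquad W+PW=B+2A_{11}-4A_{111}.
\]
Adding these and $4(A_{11}+PA_{11})=-4A_{11}+4A_{111}$ to $4A_{11}-A_{101}-A_{1111}-B$ gives exactly $0$. So the correction $\delta(A_{101}+W+4A_{11})$ removes the whole first-order defect and leaves no first-order surplus. Everything is decided at order $\delta^2$, and the coefficients have to be chosen exactly.

\subsection*{The potential}
Let
\[
F=\mu A_1+\beta A_{11}-A_{111}+\kappa A_{101}+\gamma W,
\]
\[
\gamma=\theta d,\qquad \kappa=\delta+\frac{2d(1-\rho\theta^3)}\theta,\qquad \beta=\theta^{-2}+2\rho+2\rho\gamma(3\rho-1),\qquad \mu=5\delta^2 .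
\]
Given $\gamma$, the values of $\beta$ and $\kappa$ are those that remove $A_{111}$ and $A_{1111}$ from $G$. The term $\mu A_1$ is there to dominate the three negative terms of \eqref{eq:PW} of length five. It costs $-\mu\theta A_{11}$, so $\mu$ is limited by the second-order surplus in the coefficient of $A_{11}$.

\begin{lemma}\label{lem:G}
For all $x$ and all configurations, $\partial_x(F+PF)\ge3\delta^2$.
\end{lemma}

\begin{proof}
We collect the coefficients of $G=F+PF$ from \eqref{eq:images} and \eqref{eq:PW}.

\emph{$A_{111}$ and $A_{101}$.} The coefficient of $U$ in $PF$ is $\theta^2\beta-2\rho\theta^2-2\rho\theta^2\gamma(3\rho-1)=1$. So $A_{111}$ has coefficient $-1+1=0$, and $A_{101}$ has $\kappa-d=\delta^2+2d(1-\rho\theta^3)/\theta>0$, since $\delta-d=\delta^2$.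

\emph{$A_{1111}$.} The coefficient is $-2\gamma+\theta^2\kappa-(\rho\theta^2-\theta^3)+2\gamma\rho\theta^3=\theta^2(\kappa-\delta)-2\gamma(1-\rho\theta^3)=0$.

\emph{$B$.} The coefficient is $\gamma-\theta^3d-4\gamma\rho\theta^3d=\theta d(1-\theta^2-4\rho\theta^3d)=4\theta d^2(1-\rho\theta^3)>0$, since $1-\theta^2=4d$.

\emph{$A_{1001}$.} The coefficient is $\theta^3d^2(1+4\gamma\rho)>0$.

\emph{Strings of length five.} These come only from $\gamma PW$. The coefficients of $A_{11011}$, $A_{10111}$, $A_{11101}$, $A_{10001}$ are positive, that of $A_{11111}$ is $0$, and those of $A_{11001},A_{10101},A_{10011}$ equal $-2\theta^5d^3$.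

\emph{$A_{11}$.} The coefficient is
\[
g_{11}=\beta(1-2\rho\theta)-\mu\theta+3\rho^2\theta-2\rho\theta\kappa+2\rho^2\theta\gamma(4\rho-3).
\]
The part $(\theta^{-2}+2\rho)(1-2\rho\theta)+3\rho^2\theta$ is $g$ of \eqref{eq:g}. The other terms, apart from $-\mu\theta$, are multiples of $d$:
\begin{align*}
2\rho\gamma(3\rho-1)(1-2\rho\theta)&=d\,(6\rho^2\theta-2\rho\theta-12\rho^3\theta^2+4\rho^2\theta^2),\\
-2\rho\theta\kappa&=d\,(-2\theta-4\rho+4\rho^2\theta^3),\\
2\rho^2\theta\gamma(4\rho-3)&=d\,(8\rho^3\theta^2-6\rho^2\theta^2).
\end{align*}
So $g_{11}+\mu\theta=g+dE$ with $E=6\rho^2\theta-2\rho\theta-2\theta-4\rho-4\rho^3\theta^2-2\rho^2\theta^2+4\rho^2\theta^3$. Substituting $\rho=\frac12(1+\theta)$ term by term,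
\begin{align*}
E={}&(\tfrac32\theta+3\theta^2+\tfrac32\theta^3)-(\theta+\theta^2)-2\theta-(2+2\theta)-(\tfrac12\theta^2+\tfrac32\theta^3+\tfrac32\theta^4+\tfrac12\theta^5)\\
&-(\tfrac12\theta^2+\theta^3+\tfrac12\theta^4)+(\theta^3+2\theta^4+\theta^5)=-2-\tfrac72\theta+\theta^2+\tfrac12\theta^5 .
\end{align*}
With $d=\frac14(1-\theta^2)$,
\begin{align*}
8\theta^2g&=8-8\theta+6\theta^3-4\theta^4-2\theta^5,\\
8\theta^2dE&=-4\theta^2-7\theta^3+6\theta^4+7\theta^5-2\theta^6+\theta^7-\theta^9,
\end{align*}
and the sum is
\[
Q=8-8\theta-4\theta^2-\theta^3+2\theta^4+5\theta^5-2\theta^6+\theta^7-\theta^9 .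
\]
The first-order cancellation predicts a double root at $\theta=1$. Division by $1-\theta$ replaces the coefficient sequence by its partial sums, which are $8,0,-4,-5,-3,2,0,1,1,0$ after one division and $8,8,4,-1,-4,-2,-2,-1,0$ after two. Thus $Q=(1-\theta)^2R$ with
\[
R=8+8\theta+4\theta^2-\theta^3-4\theta^4-2\theta^5-2\theta^6-\theta^7\ge20\theta^2-10\theta^2=10\theta^2
\]
for $\theta\in(0,1)$. Since $1-\theta=2\delta$, we get $g_{11}+\mu\theta\ge\frac{10}8(2\delta)^2=5\delta^2$, and $g_{11}\ge5\delta^2(1-\theta)>0$.

Finally $A_1$ has coefficient $\mu$. The three negative terms contribute nine monomials to $\partial_xG$, each at most $1$. The function $\delta(1-\delta)^3$ is maximal at $\delta=\frac14$, with value $\frac{27}{256}$. Therefore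
\[
\partial_xG\ge5\delta^2-18d^3=\delta^2\big(5-18\,\delta(1-\delta)^3\big)\ge\delta^2\big(5-\tfrac{486}{256}\big)\ge3\delta^2.\qedhere
\]
\end{proof}

\begin{lemma}\label{lem:F}
For all $x$ and all configurations, $5\delta^2\le\partial_xF\le13\,\theta^{-2}$.
\end{lemma}

\begin{proof}
The negative terms of $F$ are $-A_{111}$ and $-2\gamma A_{1111}$; we compare them with $\beta A_{11}$. Let $s=\partial_xA_{11}=r_{x-1}+r_{x+1}$. The function $\theta^{-2}+\theta$ is decreasing on $(0,1]$, so $\theta^{-2}+2\rho=\theta^{-2}+\theta+1\ge3$, and $3\rho-1>0$; hence $\beta\ge3$. Next,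
\[
\partial_xA_{111}=r_{x-2}r_{x-1}+r_{x-1}r_{x+1}+r_{x+1}r_{x+2}\le r_{x-1}+\tfrac s2+r_{x+1}=\tfrac32s .
\]
Of the four monomials of $\partial_xA_{1111}$, the two in which $x$ is the third or fourth site contain $r_{x-1}$, and the other two contain $r_{x+1}$. So $\partial_xA_{1111}\le2s$, and $2\gamma\,\partial_xA_{1111}\le s$ because $\gamma\le d\le\frac14$. As $\kappa,\gamma>0$, we get $\partial_xF\ge\mu+(3-\frac32-1)s\ge5\delta^2$.

For the upper bound drop the negative terms: $\partial_xF\le\mu+2\beta+2\kappa+6\gamma$. Here $\mu\le\frac54$, $\beta\le\theta^{-2}+2+2\cdot\frac14\cdot2=\theta^{-2}+3$, $\kappa\le\frac12+\frac1{2\theta}\le\theta^{-2}$ and $6\gamma\le\frac32$. The total is at most $4\theta^{-2}+\frac{35}4\le13\,\theta^{-2}$.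
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:forget} for NAND]
Apply Lemma~\ref{lem:contract} with $c_1=5\delta^2$, $c_2=13\theta^{-2}$, $c_3=3\delta^2$, as provided by Lemmas~\ref{lem:F} and~\ref{lem:G}.
\end{proof}

This completes the proof of Proposition~\ref{prop:forget} and of Theorem~\ref{thm:main}\,(ii).

\section{The function XOR}\label{sec:xor}

XOR is monotone in neither input, so no order as in Lemma~\ref{lem:order} is available. But it is linear over $\mathbb F_2$, and the effect of $X$ on layer $k$ can be imitated by noise. Without noise, layer $2$ is $(X,0,X)$. Hence flipping $X$ has the same effect on layer $2$, and on all later layers, as flipping the bits delivered to $(2,0)$ and $(2,2)$. If these two edges happen to deliver uniform noise, $X$ is hidden from then on. The same occurs at every layer $2^s$.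

\begin{proof}[Proof of Theorem~\ref{thm:main}\,(iii)]
Let $f$ be XOR. Realize the channel on edge $e$ as addition of $R_eB_e$ modulo $2$, where $\mathbb P(R_e=1)=2\delta$, the bit $B_e$ is uniform, and all these variables are independent of each other and of $X$; then $\mathbb P(R_eB_e=1)=\delta$. In $\mathbb F_2[z]$ put $Y_k=\sum_jX_{k,j}z^j$ and $N_k=\sum_jn_{k,j}z^j$, where $n_{k,j}$ is the sum of $R_eB_e$ over the in-edges of $(k,j)$. The coefficient of $z^j$ in $(1+z)Y_{k-1}$ is the sum of the bits of the parents of $(k,j)$, also for $j=0$ and $j=k$. So $Y_k=(1+z)Y_{k-1}+N_k$ with $Y_0=X$, and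
\[
Y_k=(1+z)^kX+\sum_{i=1}^k(1+z)^{k-i}N_i .
\]
For $2^s\le k$ let $E_s$ be the event that $R_e=1$ on the in-edges of both $(2^s,0)$ and $(2^s,2^s)$. Fix values of all the $R_e$ for which some $E_s$ occurs. Flipping $B_e$ on these two edges preserves the uniform law of the $B$'s and adds $1+z^{2^s}$ to $N_{2^s}$. Since squaring is additive in characteristic $2$, $1+z^{2^s}=(1+z)^{2^s}$, so the flip adds $(1+z)^{k-2^s}(1+z)^{2^s}=(1+z)^k$ to $Y_k$, exactly as flipping $X$ does. Hence, given these $R$'s, the law of $Y_k$ is the same for $X=0$ and $X=1$. As the $R$'s are independent of $X$, for every set $A$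
\[
\mathbb P(Y_k\in A\mid X=0)-\mathbb P(Y_k\in A\mid X=1)=\mathbb E\big[\mathbb P(Y_k\in A\mid X=0,R)-\mathbb P(Y_k\in A\mid X=1,R)\big],
\]
and the integrand is at most $1$ and vanishes when some $E_s$ occurs. The events $E_s$, $0\le s\le\lfloor\log_2k\rfloor$, involve disjoint pairs of edges and have probability $4\delta^2$. So $\mathrm{TV}_k\le(1-4\delta^2)^{\lfloor\log_2k\rfloor+1}$.
\end{proof}

All four parts of Theorem~\ref{thm:main} are now proved.

\section{The role of the hypotheses}\label{sec:remarks}

\begin{remark}[Noise level]
The condition $\delta>0$ enters as the chance of an erasure to $0$ for AND, as $\mathbb P(E_s)>0$ for XOR, as $\theta<1$ in path counting, and as the positivity of $c_1$ and $c_3$ in Lemma~\ref{lem:contract}. The condition $\delta<\frac12$ is needed only to divide by $\theta$ in the NAND potential. The third line of \eqref{eq:pm} degenerates as $\delta\to\frac12$, but there the other term of the minimum in Theorem~\ref{thm:main}\,(ii) gives $\mathrm{TV}_k\le(2\theta)^k$.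
\end{remark}

\begin{remark}[Boundary rules]
Let the boundary vertices apply arbitrary one-input functions that may depend on the layer and may be randomized, with randomness independent of everything else. Give both copies the same randomness. Then a boundary vertex that receives the same bit in both copies outputs the same bit in both, which is all that Lemma~\ref{lem:paths} needs; and the triangle of Section~\ref{sec:line} contains no boundary vertex below its top row, where the configurations are arbitrary. So Theorem~\ref{thm:main}\,(ii) holds unchanged. Part (iv) does depend on the rule: if both vertices of layer $1$ output a constant, then $\mathrm{TV}_k=0$. The proof of (iii) uses the copying rule in the recursion for $Y_k$, and it uses the noise on boundary edges only.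
\end{remark}

\begin{remark}[Common function]
That all interior vertices use the same $f$, with the same order of arguments, is used for the propagation of $0$ under AND, for the signs $\varepsilon_j$ in Lemma~\ref{lem:order}, for the formulas for $PF$, and for the linear recursion under XOR. Lemma~\ref{lem:paths} does not use it, so for $\delta>\frac14$ recovery is impossible even if the function varies from vertex to vertex.
\end{remark}

\begin{thebibliography}{9}
\bibitem{grid}
\emph{Broadcasting on Two-Dimensional Regular Grids},
\texttt{https://discovery.researcher.life/\allowbreak article/\allowbreak broadcasting-on-two-dimensional-\allowbreak regular-grids/\allowbreak 45d0dffa20a03c19aee58c98e99b94ff}.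
\end{thebibliography}
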